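\title{Graphs of diameter two have bounded total acquisition number}

\begin{abstract}
Give every vertex of a graph $G$ weight $1$. A total acquisition move transfers all the weight of a vertex to a neighbor whose weight is at least as large, and $a_t(G)$ is the least number of vertices of positive weight that can remain after a sequence of such moves. We prove that $a_t(G)\le 2^{43}$ for every finite graph $G$ of diameter $2$, which confirms the conjecture that $a_t$ is bounded by an absolute constant on these graphs. The constant cannot be $1$, and the diameter cannot be raised: there are bipartite graphs of diameter $3$ on $n$ vertices with $a_t\ge(1-o(1))\log_2 n$.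
\end{abstract}

\section{Introduction}

All graphs are finite and simple. Give every vertex of a graph $G$ weight $1$. A \emph{total acquisition move} transfers all the weight of a vertex $u$ to a neighbor $z$; it is allowed only if, before the move, the weight of $z$ is at least the weight of $u$. We say that $u$ \emph{moves to} $z$, or that $z$ \emph{absorbs} $u$. The \emph{total acquisition number} $a_t(G)$ is the minimum, over all sequences of moves, of the number of vertices that have positive weight at the end.

The parameter measures how far the weight can be gathered when light vertices must always yield to heavy ones. One round of moves relates it to domination. If $D$ is a dominating set, that is, every vertex outside $D$ has a neighbor in $D$, then the vertices outside $D$ move into $D$ one at a time, each carrying weight $1$, and so $a_t(G)\le |D|$. In a graph of diameter $2$ the neighborhood of any vertex is a dominating set, so $a_t(G)$ is at most the minimum degree. A second round can do far better. Take the cells of an $m\times m$ board, two cells being adjacent when they share a row or a column. For $m\ge2$ this graph has diameter $2$, and fewer than $m$ cells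 never dominate it, since they miss some row and some column and hence fail to dominate the cell where these cross. Yet $a_t=1$: in each row the first cell absorbs the others, and then one cell of the first column absorbs the other $m-1$ cells of weight $m$.

In a graph of diameter $2$ every vertex is within two steps of a given vertex $v$, so the natural plan is the same: the neighbors of $v$ collect the remaining vertices, and $v$ collects its neighbors. If $v$ has maximum degree $d$, there are at most $d^2+1$ vertices, while the weight of $v$ can double with each of its $d$ neighbors. There is thus ample room, and one would guess that a bounded number of vertices suffices. The difficulty is the start. Let $T$ be the tree whose root $v$ has $d\ge2$ children, each with $b\ge1$ leaves below it. Then $a_t(T)\ge\min(d,b)$. Indeed, if no child moves to $v$, each of the $d$ branches keeps some weight. Otherwise the first child to move to $v$ finds $v$ with weight $1$, so it has absorbed none of its $b$ leaves, and these can never move afterwards. This tree has diameter $4$, but every vertex is within two steps of $v$. A proof for diameter $2$ must therefore use short paths that avoid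 $v$ to rescue the vertices that are abandoned while $v$ is still light.

It is known that $a_t(G)\le 32\ln n\ln\ln n$ for every $n$-vertex graph $G$ of diameter $2$, and it has been conjectured that there is an absolute constant $c$ with $a_t(G)\le c$ for all graphs $G$ of diameter $2$; see \cite{problem}. We prove the conjecture.

\begin{theorem}\label{thm:main}
If $G$ is a finite graph of diameter $2$, then $a_t(G)\le 2^{43}$.
\end{theorem}

We make no attempt to optimize the constant. It cannot be $1$, because $a_t(C_5)=2$ (Example~\ref{ex:c5}). The hypothesis on the diameter cannot be weakened.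

\begin{theorem}\label{thm:diam3}
For every prime power $q$ there is a bipartite graph of diameter $3$ with $n=2^{q+O(\log q)}$ vertices and $a_t\ge q+1=(1-o(1))\log_2 n$, the asymptotic terms referring to $q\to\infty$.
\end{theorem}

Section~\ref{sec:tools} collects the elementary rules of absorption. Section~\ref{sec:sweep} turns the natural plan into a greedy procedure, the sweep, and splits the proof of Theorem~\ref{thm:main} into two cases, which occupy Sections~\ref{sec:one} and~\ref{sec:three}. Section~\ref{sec:diam3} proves Theorem~\ref{thm:diam3}.

We write $N(x)$ for the set of neighbors of $x$, $N[x]=N(x)\cup\{x\}$, and $N(A)=\bigcup_{x\in A}N(x)$. The diameter hypothesis is always used in one form: two distinct nonadjacent vertices have a common neighbor.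

\section{Rules of absorption}\label{sec:tools}

Moving a vertex of weight $0$ changes nothing, so we consider only moves of positive weight. All weights are nonnegative integers.

\begin{lemma}\label{lem:basic}
In any sequence of moves:
\begin{enumerate}
\item[(a)] a vertex that has moved keeps weight $0$ forever, so each vertex moves at most once;
\item[(b)] a vertex of weight $1$ may move to any neighbor of positive weight;
\item[(c)] the weight of a vertex $x$ never exceeds $2^{\deg x}$.
\end{enumerate}
\end{lemma}

\begin{proof}
A vertex of weight $0$ cannot absorb a vertex of positive weight, which gives (a). Positive weights are at least $1$, which gives (b). Each absorption at most doubles the weight of $x$, and by (a) there are at most $\deg x$ of them, which gives (c).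
\end{proof}

\begin{example}\label{ex:c5}
We have $a_t(C_5)=2$. By Lemma~\ref{lem:basic}(c) no vertex can hold more than $4$ of the $5$ units, so $a_t(C_5)\ge2$. With the vertices labeled $0,\dots,4$ cyclically, the moves $0\to1$, $2\to1$, $3\to4$ leave only $1$ and $4$.
\end{example}

A light vertex has two ways to absorb heavy neighbors. It can first grow on many neighbors of weight $1$, or it can grow on a few neighbors whose weights double. The next two lemmas record these.

\begin{lemma}[Star lemma]\label{lem:star}
Let $y$ have positive weight, let $k\ge0$ be an integer, and let $A\subseteq N(y)$ be a set of vertices of positive weight with total weight at most $|A|+k$. If $|A|\ge 2k$, then $y$ can absorb all of $A$.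
\end{lemma}

\begin{proof}
At most $k$ vertices of $A$ have weight greater than $1$, and each has weight at most $k+1$. First $y$ absorbs the vertices of weight $1$. There are at least $|A|-k\ge k$ of them, so $y$ reaches weight at least $k+1$ and can absorb the rest.
\end{proof}

Thus a set $A$ of untouched neighbors of $y$ can take in up to $|A|/2$ extra units of weight, distributed in any way, and still be absorbed by $y$.

\begin{lemma}[Chain lemma]\label{lem:chain}
Let $a\ge1$ be an integer, let $x$ have positive weight, and let $z_1,\dots,z_q$ be distinct neighbors of $x$, where $z_s$ has weight $a_s=\min(2^{s-1},a)$. Then $x$ can absorb $z_1,\dots,z_q$ in this order, and it ends with weight at least $a\,(q-\lceil\log_2a\rceil)$.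
\end{lemma}

\begin{proof}
The first move is legal since $a_1=1$. If $x$ has weight at least $a_s$ before absorbing $z_s$, then afterwards it has weight at least $2a_s=\min(2^s,2a)\ge a_{s+1}$. So all moves are legal. For $s>\lceil\log_2a\rceil$ we have $2^{s-1}\ge a$, hence $a_s=a$, and these moves alone bring the stated weight.
\end{proof}

\section{The sweep}\label{sec:sweep}

From here to the end of Section~\ref{sec:three}, $G$ has diameter $2$, $v$ is a vertex of maximum degree $d$, and $R=V(G)\setminus N[v]$. If $R=\emptyset$, then $v$ absorbs everything, so we assume $R\neq\emptyset$. Every vertex of $R$ has a neighbor in $N(v)$, and each vertex of $N(v)$ has at most $d-1$ neighbors in $R$, so $|R|\le d(d-1)$. Put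
\[
\beta=|R|/d<d .
\]
The choice of $v$ makes $d$ both the number of steps available to $v$ and a bound for the size of every neighborhood; both cases of the proof compare these two quantities.

The vertex $v$ will absorb its neighbors one at a time. When a neighbor $y$ leaves, it must take along those vertices of $R$ for which it is the last remaining neighbor in $N(v)$; all others can wait. To keep the load small while $v$ is light, we always remove the neighbor with the fewest such vertices. We shall run this procedure also on parts of $N(v)$ and $R$.

Let $Y\subseteq N(v)$ and $Z\subseteq R$ satisfy $\emptyset\ne N(x)\cap N(v)\subseteq Y$ for all $x\in Z$, and let $m=|Y|$. The \emph{sweep of $(Y,Z)$} orders $Y$ as $y_1,\dots,y_m$. Once $y_1,\dots,y_{j-1}$ are chosen, define for each remaining $y$ its set of \emph{private vertices}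
\[
P_j(y)=\bigl\{x\in Z:\ N(x)\cap\bigl(Y\setminus\{y_1,\dots,y_{j-1}\}\bigr)=\{y\}\bigr\},
\]
let $y_j$ be a remaining vertex that minimizes $|P_j(y)|$, and put $b_j=|P_j(y_j)|$. A vertex $x\in Z$ lies in $P_j(y_j)$ exactly when $y_j$ is its last neighbor in the order, so $P_1(y_1),\dots,P_m(y_m)$ partition $Z$. Define
\[
w_1=1,\qquad \ell_j=\min(b_j,w_j-1),\qquad w_{j+1}=w_j+\ell_j+1,
\]
and fix $L_j\subseteq P_j(y_j)$ with $|L_j|=\ell_j$. Step $j$ is \emph{stuck} if $b_j\ge w_j$, and the vertices of $P_j(y_j)\setminus L_j$ are \emph{stranded} by step $j$. To \emph{perform} the sweep is to let, for $j=1,\dots,m$ in turn, $y_j$ absorb $L_j$ and then $v$ absorb $y_j$.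

\begin{lemma}\label{lem:sweep}
In the sweep of $(Y,Z)$:
\begin{enumerate}
\item[(a)] $|P_j(y)|\ge b_j$ for every remaining $y$, these sets are disjoint, $b_j\,(m-j+1)\le|Z|$, and $b_j\le d-1$;
\item[(b)] $w_j\ge j$; if step $j$ is stuck then $w_{j+1}=2w_j$; at the $r$-th stuck step $w_j\ge2^{r-1}$;
\item[(c)] a stuck step strands $b_j-w_j+1\le b_j$ vertices, and other steps strand none;
\item[(d)] if all vertices of $\{v\}\cup Y\cup Z$ have weight $1$, the sweep can be performed, and $v$ absorbs the weight of $Y$ and of all vertices of $Z$ that are not stranded.
\end{enumerate}
\end{lemma}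

\begin{proof}
(a) The first claim is the choice of $y_j$, and disjointness is immediate from the definition. The $m-j+1$ sets $P_j(y)$ lie in $Z$, which gives the product bound. Also $P_j(y_j)\subseteq N(y_j)\setminus\{v\}$. (b) Each step raises $w$ by at least $1$. At a stuck step $\ell_j=w_j-1$, so $w$ doubles; and $w$ never decreases. (c) The number stranded is $b_j-\ell_j$. (d) By induction $v$ has weight $w_j$ before step $j$, and $y_j$ has weight $\ell_j+1\le w_j$ after absorbing $L_j$.
\end{proof}

So stuck steps are few, about $\log_2d$ at most, but each may strand many vertices. The following example shows the sweep and both devices that we use to recover stranded vertices.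

\begin{example}\label{ex:petersen}
Let $G$ be the Petersen graph, which is $3$-regular with $10$ vertices and no cycle shorter than $5$. Here $R$ induces a $2$-regular graph on six vertices without triangles, that is, a cycle $c_0c_1\cdots c_5$. Two vertices of $R$ with a common neighbor in $N(v)$ are antipodal on it, since otherwise a cycle of length at most $4$ appears. So we may take $y_1\sim c_0,c_3$, $y_2\sim c_1,c_4$, $y_3\sim c_2,c_5$ (Figure~\ref{fig:petersen}), and $b_1=b_2=b_3=2$. Step $1$ has $w_1=1$: it is stuck and strands $c_0,c_3$. Step $2$ has $w_2=2$: it is stuck, $y_2$ takes $c_1$, and $c_4$ is stranded. Step $3$ has $w_3=4$ and is not stuck. The sweep leaves $v,c_0,c_3,c_4$.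

Step $3$ has room to spare, since $y_3$ arrives with weight $3$ while $v$ could accept $4$. The stranded vertex $c_0$ is not adjacent to $y_3$, so the two have a common neighbor, namely $c_5$. After step $2$ let $c_0$ move to $c_5$. Then $y_3$ absorbs $c_2$ and next $c_5$, as in the star lemma with $k=1$, and $v$ absorbs $y_3$, reaching weight $8$. This is the first device: \emph{reroute} a stranded vertex through a common neighbor. By Lemma~\ref{lem:basic}(c), $v$ can hold no more, so a \emph{second center} is needed: $c_3$ absorbs $c_4$. Hence $a_t(G)=2$.
\end{example}

\begin{figure}[ht]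
\centering
\begin{tikzpicture}[every node/.style={circle,draw,inner sep=1.5pt,font=\small}]
\node (v) at (2.5,2.4) {$v$};
\node (y1) at (0.5,1.2) {$y_1$}; \node (y2) at (2.5,1.2) {$y_2$}; \node (y3) at (4.5,1.2) {$y_3$};
\node (c0) at (0,0) {$c_0$}; \node (c3) at (1,0) {$c_3$}; \node (c1) at (2,0) {$c_1$};
\node (c4) at (3,0) {$c_4$}; \node (c2) at (4,0) {$c_2$}; \node (c5) at (5,0) {$c_5$};
\draw (v)--(y1) (v)--(y2) (y1)--(c0) (y1)--(c3) (y2)--(c1) (y2)--(c4) (y3)--(c2);
\draw (c0) to[bend right=40] (c1) (c1) to[bend right=40] (c2) (c3) to[bend right=50] (c2)
      (c3) to[bend right=40] (c4) (c4) to[bend right=40] (c5);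
\draw[very thick] (c0) to[bend right=60] (c5) (c5)--(y3) (y3)--(v);
\end{tikzpicture}
\caption{The Petersen graph in layers around a vertex $v$. If $v$ absorbs $y_1$ first, then $c_0$ loses its direct route to $v$; its weight can still travel along the thick path $c_0c_5y_3v$, through the common neighbor $c_5$ of $c_0$ and $y_3$.}
\label{fig:petersen}
\end{figure}

Now fix $W=3\cdot2^{36}$ and consider the sweep of $(N(v),R)$, for which $m=d$. Call step $j$ \emph{early} if $3(d-j+1)>d+2$ and \emph{late} otherwise; the early steps are roughly the first two thirds, and they precede all late steps. Call step $j$ \emph{large} if $b_j\ge\max(w_j,W)$. If no early step is large, the early steps strand a bounded number of vertices, which we abandon, and rerouting repairs the late steps completely. If some early step is large, the graph contains many vertices with very few neighbors in $N(v)$, and two of them serve as further centers.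

\begin{proposition}\label{prop:one}
If no early step is large, then $a_t(G)\le 1+38W$.
\end{proposition}

\begin{proposition}\label{prop:three}
If some early step is large, then $a_t(G)\le17$.
\end{proposition}

Theorem~\ref{thm:main} follows, since $1+38W=1+114\cdot2^{36}<128\cdot2^{36}=2^{43}$.

\section{No large early step: rerouting to one center}\label{sec:one}

We prove Proposition~\ref{prop:one}. An early stuck step has $w_j\le b_j<W<2^{38}$. By Lemma~\ref{lem:sweep}(b) the $r$-th such step has $2^{r-1}<2^{38}$, so there are at most $38$ of them, and each strands fewer than $W$ vertices. The set $X_0$ of vertices stranded by early steps thus has $|X_0|\le38W$. We show that all weight outside $X_0$ can be brought to $v$. If no late step is stuck, performing the sweep does this.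

\subsection*{The first late stuck step}
Let $j$ be the first late stuck step. Put $i=j-1$, $w=w_j$, $\rho=d-w$,
\[
T=N(v)\setminus\{y_1,\dots,y_i\},\qquad t=|T|=d-i,\qquad P(y)=P_j(y)\quad(y\in T).
\]
Since step $j$ is late, $3t\le d+2$. Since it is stuck, $|P(y)|\ge b_j\ge w$ for all $y\in T$. Summing the recursion gives $w=1+i+\sum_{l\le i}\ell_l\ge d-t+1$, so $3w\ge3d+3-3t\ge2d+1$. We record the consequences:
\begin{equation}\label{eq:late}
i=d-t\ge2(t-1),\qquad w\ge2\rho,\qquad 2w\ge d+\rho .
\end{equation}
The first is $d\ge3t-2$, and the other two are both equivalent to $3w\ge2d$. Also $\rho\ge1$, because $w\le b_j\le d-1$.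

The situation is nearly good. One more doubling gives $v$ weight $2w\ge d$, enough to absorb any neighbor that carries only vertices of weight $1$. The neighbor $y$ used for this doubling can carry $w-1$ of its private vertices, and at most $\rho$ are left behind. We reroute them through common neighbors with a second vertex $y'\in T$. This fails if the common neighbor is $y$ itself, so $y'$ must not be adjacent to $y$.

Such a pair exists. For $y\in T$, the sets $P(y)\subseteq R$, $\{v\}$ and $N(y)\cap T$ are disjoint subsets of $N(y)$, so $|N(y)\cap T|\le d-1-w\le t-2$. Hence $t\ge2$, and $y$ is nonadjacent to at least one of the other $t-1$ vertices of $T$. Fix distinct nonadjacent $y,y'\in T$, choose $L\subseteq P(y)$ with $|L|=w-1$, and put $X=P(y)\setminus L$. Then $|X|\le(d-1)-(w-1)=\rho$.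

\subsection*{Where each vertex of $R$ goes}
Let $U$ be the set of vertices of $R$ that have a neighbor in $T$. A vertex of $R$ is outside $U$ exactly when its last neighbor in the order is one of $y_1,\dots,y_i$, so $R\setminus U=\bigcup_{l\le i}P_l(y_l)$. All early steps come before step $j$, and late steps before $j$ strand nothing, so
\[
R\setminus U=X_0\cup\bigcup_{l\le i}L_l .
\]
Put $U'=U\cap N(y')=R\cap N(y')$. It contains $P(y')$, so $|U'|\ge w$, and it is disjoint from $P(y)$. A vertex of $U\setminus(P(y)\cup U')$ has a neighbor in $T$, is not adjacent to $y'$, and does not have $y$ as its only neighbor in $T$; \emph{assign} it to one of its neighbors in $T\setminus\{y,y'\}$.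

Let $x\in X$. Since $N(x)\cap T=\{y\}$, the vertices $x$ and $y'$ are nonadjacent and have a common neighbor $z(x)$. It is not $v$, because $x\in R$. It is not in $T$, because the only neighbor of $x$ in $T$ is $y$, and $y\not\sim y'$. So $z(x)\in\{y_1,\dots,y_i\}$ or $z(x)\in U'$.

\subsection*{The moves}
\begin{enumerate}
\item For each $l\le i$, the vertex $y_l$ absorbs $L_l$ and all $x\in X$ with $z(x)=y_l$; these have weight $1$. The total weight added to $y_1,\dots,y_i$ is at most
\[
\sum_{l\le i}\ell_l+|X|\le(w-1-i)+(d-w)=t-1 .
\]
As $i\ge2(t-1)$, the star lemma lets $v$ absorb $y_1,\dots,y_i$. Now $v$ has weight at least $1+i+\sum_{l\le i}\ell_l=w$.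
\item The vertex $y$ absorbs $L$, reaching weight $w$, and $v$ absorbs $y$. Now $v$ has weight at least $2w\ge d+\rho$.
\item Each vertex of $T\setminus\{y,y'\}$ absorbs the vertices assigned to it. These have weight $1$ and number at most $d-1$, so the resulting weight is at most $d$, and $v$ absorbs the vertex.
\item Each $x\in X$ with $z(x)\in U'$ moves to $z(x)$; no vertex of $U'$ has moved yet. This adds at most $\rho$ units to $U'$, and $|U'|\ge w\ge2\rho$, so $y'$ absorbs $U'$ by the star lemma. Since $|U'|\le d-1$, the weight of $y'$ is at most $d+\rho$, and $v$ absorbs $y'$.
\end{enumerate}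
All of $N(v)=\{y_1,\dots,y_i\}\cup T$ has been absorbed. So has each part of $R\setminus X_0$: the sets $L_l$ in move 1, $L$ in move 2, $X$ in moves 1 and 4, the assigned vertices in move 3, and $U'$ in move 4. Only $\{v\}\cup X_0$ remains, which proves Proposition~\ref{prop:one}. \qed

\medskip
In move 1 the extra load from $X$ may break the order of the sweep. This is why we discard that order and rely on the first inequality of \eqref{eq:late}, which determines the boundary between early and late steps.

\section{A large early step: three centers}\label{sec:three}

We prove Proposition~\ref{prop:three}. The sweep of $(N(v),R)$ is used only to find structure in $G$; the sweep that is performed will be a different one.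

\subsection{Vertices with few neighbors in $N(v)$}

\begin{lemma}\label{lem:Q}
Suppose that some early step is large. Then $d>\beta>2^{36}$, and more than $2^{35}d$ vertices $x\in R$ satisfy $|N(x)\cap N(v)|\le7$.
\end{lemma}

\begin{proof}
Let $j$ be an early step with $\mu=b_j\ge\max(w_j,W)$, let $i=j-1$ and $T=N(v)\setminus\{y_1,\dots,y_i\}$. Since the step is early, $|T|=d-j+1>d/3$. Let $Q_0$ be the union of the sets $P_j(y)$, $y\in T$. By Lemma~\ref{lem:sweep}(a), $|Q_0|\ge\mu|T|>\mu d/3$, so $\beta\ge|Q_0|/d>W/3=2^{36}$. By Lemma~\ref{lem:sweep}(b), $i<j\le w_j\le\mu$. The number of edges between $Q_0$ and $\{y_1,\dots,y_i\}$ is at most $id<\mu d<3|Q_0|$, and each vertex of $Q_0$ has exactly one neighbor in $T$. So fewer than $4|Q_0|$ edges join $Q_0$ to $N(v)$, and fewer than $|Q_0|/2$ vertices of $Q_0$ have $8$ or more neighbors in $N(v)$. The others number more than $|Q_0|/2>Wd/6=2^{35}d$.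
\end{proof}

Let $Q=\{x\in R:|N(x)\cap N(v)|\le7\}$, and put
\[
\lambda=\log_2\beta+6>42,\qquad \sigma=\lceil4\beta\lambda\rceil,\qquad\text{so that }\ \beta\le\sigma\le5\beta\lambda .
\]
The size of $W$ is needed for the inequality
\begin{equation}\label{eq:numerics}
\beta\ge2^{19}\lambda^3 .
\end{equation}
With $s=\log_2\beta\ge36$ it says that $f(s)=s-19-3\log_2(s+6)$ is nonnegative. We have $f(36)>0$ because $42^3=74088<2^{17}$, and $f'(s)=1-3/((s+6)\ln2)>0$ for $s\ge36$.

A vertex $x\in Q$ is useful for the following reason. Its neighborhood dominates $G$ and splits as $F_x\cup D_x$, where $F_x=N(x)\cap N(v)$ has between $1$ and $7$ elements and $D_x=N(x)\cap R$. We can afford to keep $F_x$ to the end, and it absorbs its own neighbors in $R$. Every other vertex of $R\setminus N[x]$ has a neighbor in $D_x$. So whatever a sweep strands can move into $D_x$, to be absorbed by $x$. We shall see that a sweep strands at most $\sigma$ vertices, so the star lemma finishes the proof if $|D_x|\ge2\sigma$. But counting guarantees only that $|D_x|$ has order at least $\beta$, which falls short by the factor $\lambda$.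

If $D_x$ is this small, then many of its vertices have many neighbors, and we can load them to form a chain as in Lemma~\ref{lem:chain}, on which $x$ grows heavy. The chain must carry exactly the prescribed weights, so no stranded vertex may move onto it, and a stranded vertex whose neighbors in $D_x$ all lie on the chain has nowhere to go. With many disjoint chains to choose from, we can make the number of such vertices at most $\beta/8$. That is few enough for the star lemma at one more vertex of $Q$, provided that its neighborhood has a large part outside $D_x$.

\subsection{The second and third centers}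

Let $x_1\in Q$ minimize $|D_x|$ over $x\in Q$. Write $D_1=D_{x_1}$, $F_1=F_{x_1}$, and $B_1=R\setminus(N(F_1)\cup D_1)$. Then $|B_1|\ge|R|-8d>0$, and $x_1\notin B_1$ since $x_1\in N(F_1)$. A vertex $u\in B_1$ is distinct from and nonadjacent to $x_1$, so the two have a common neighbor. It lies in $N(x_1)=F_1\cup D_1$ and not in $F_1$. Fix such a neighbor $g(u)\in D_1$ for each $u\in B_1$. The fibers of $g\colon B_1\to D_1$ satisfy $g^{-1}(z)\subseteq N(z)$, so $|g^{-1}(z)|\le d$.

The third center should see only a small part of $D_1$, measured by the fibers of $g$. For $x\in Q$ let $h(x)=\sum_{z\in D_1\cap N(x)}|g^{-1}(z)|$. Each $z$ is adjacent to at most $d$ vertices $x$, so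
\[
\sum_{x\in Q}h(x)\le d\sum_{z\in D_1}|g^{-1}(z)|=d\,|B_1| ,
\]
and fewer than $8d$ vertices $x\in Q$ have $h(x)>|B_1|/8$. Since $|Q|>2^{35}d>9d+1$ and $|N[x_1]|\le d+1$, there is $x_2\in Q\setminus N[x_1]$ with $h(x_2)\le|B_1|/8$. Write $D_2=D_{x_2}$, $F_2=F_{x_2}$, and
\[
F=F_1\cup F_2,\qquad Y=N(v)\setminus F,\qquad B=R\setminus(N(F)\cup D_1\cup D_2),
\]
\[
B^\circ=\{u\in B:\ g(u)\notin D_2\}.
\]
Then $|F|\le14$ and $B\subseteq B_1$. The distinct vertices $x_1,x_2$ lie in $N(F)$, hence outside $B$, and they lie outside $D_1\cup D_2$ because they are nonadjacent.

\begin{lemma}\label{lem:centers}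
\begin{enumerate}
\item[(a)] Every $u\in B$ has a neighbor in $D_1$ and a neighbor in $D_2$, and $\emptyset\ne N(u)\cap N(v)\subseteq Y$.
\item[(b)] $|B^\circ|\ge\beta d/4$.
\item[(c)] $|D_2\setminus D_1|\ge|D_1\setminus D_2|\ge\beta/4$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) For $k=1,2$, the vertex $u$ is distinct from and nonadjacent to $x_k$, and a common neighbor lies in $N(x_k)=F_k\cup D_k$ but not in $F$. Also $u\in R$ has a neighbor in $N(v)$, and none in $F$.

(b) We have $B_1\setminus B\subseteq N(F_2)\cup D_2$, a set of at most $8d$ elements. The number of $u\in B_1$ with $g(u)\in D_2$ is $h(x_2)\le|B_1|/8$. Therefore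
\[
|B^\circ|\ge\tfrac78|B_1|-8d\ge\tfrac78|R|-15d=\bigl(\tfrac78\beta-15\bigr)d\ge\tfrac14\beta d,
\]
where the last step needs only $\beta\ge24$.

(c) The map $g$ sends $B^\circ$ into $D_1\setminus D_2$ with fibers of size at most $d$, so $|D_1\setminus D_2|\ge\beta/4$. The choice of $x_1$ gives $|D_2|\ge|D_1|$; subtract $|D_1\cap D_2|$ from both sides.
\end{proof}

\subsection{How many vertices a sweep strands}

By Lemma~\ref{lem:centers}(a) the sweep of $(Y,Z)$ is defined for every $Z\subseteq B$.

\begin{lemma}\label{lem:stranded}
For every $Z\subseteq B$, the sweep of $(Y,Z)$ strands at most $\sigma$ vertices.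
\end{lemma}

\begin{proof}
Here $m=|Y|\ge d-14\ge d/2$ and $|Z|\le\beta d$. We use Lemma~\ref{lem:sweep} throughout.

Consider the stuck steps with $j\le m/2$. For these $m-j+1>m/2\ge d/4$, so $b_j<4\beta$. The $r$-th of them has $2^{r-1}\le w_j\le b_j<4\beta$, so $r<3+\log_2\beta=\lambda-3$. Together they strand at most $4\beta(\lambda-3)$ vertices.

Consider the stuck steps with $j>m/2$. For these $d/4<j\le w_j\le b_j\le d-1$. After two such steps $w$ has been doubled twice from a value above $d/4$ and exceeds $d$, so there are at most two. Each satisfies $m-j+1\le\beta d/b_j<4\beta$ and strands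
\[
b_j-w_j+1\le d-j\le14+(m-j)<4\beta+13
\]
vertices. The total is at most $4\beta(\lambda-3)+8\beta+26=4\beta(\lambda-1)+26\le4\beta\lambda$.
\end{proof}

\subsection{Chains in $D_1$}

Call $D_1$ \emph{big} if $|D_1|\ge2\sigma$ and \emph{small} otherwise. If $D_1$ is big, no chains are needed and we put $A=\emptyset$. Suppose in this subsection that $D_1$ is small, so $|D_1|<10\beta\lambda$. Put
\[
a=\Bigl\lfloor\frac{\beta}{80\lambda}\Bigr\rfloor+1,\qquad q=\lceil\log_2a\rceil+\Bigl\lceil\frac{2\sigma}{a}\Bigr\rceil ,
\]
so that $\beta/(80\lambda)<a\le\beta$. The length $q$ is chosen so that Lemma~\ref{lem:chain} yields weight $2\sigma$. It satisfies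
\[
q\le(\log_2\beta+1)+\Bigl(10\beta\lambda\cdot\frac{80\lambda}{\beta}+1\Bigr)=800\lambda^2+\lambda-4\le801\lambda^2 .
\]

Call $z\in D_1\setminus D_2$ \emph{rich} if $|g^{-1}(z)\cap B^\circ|\ge\beta/(80\lambda)$, and let $H$ be the set of rich vertices. The fibers over the other vertices of $D_1\setminus D_2$ contain fewer than $10\beta\lambda\cdot\beta/(80\lambda)=\beta^2/8<\beta d/8$ elements of $B^\circ$ in total. By Lemma~\ref{lem:centers}(b) the fibers over $H$ contain at least $\beta d/8$ elements, and each has at most $d$, so $|H|\ge\beta/8$.

Let $M=\lfloor|H|/q\rfloor$. By \eqref{eq:numerics}, $|H|/q\ge\beta/(6408\lambda^2)\ge1$. Since $\lfloor s\rfloor\ge s/2$ for $s\ge1$, we get $M\ge\beta/(16q)$ and $M\ge1$, and by \eqref{eq:numerics} again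
\begin{equation}\label{eq:pigeon}
\frac{\sigma}{M}\le5\beta\lambda\cdot\frac{16q}{\beta}=80\lambda q\le64080\,\lambda^3<2^{16}\lambda^3\le\frac\beta8 .
\end{equation}
Choose $M$ disjoint sequences $K_1,\dots,K_M$ of $q$ rich vertices each, the \emph{chains}. If $z$ is the $s$-th vertex of its chain, reserve for it a set $A_z\subseteq g^{-1}(z)\cap B^\circ$ with $|A_z|=\min(2^{s-1},a)-1$; this is possible since $a-1\le\beta/(80\lambda)$ and $z$ is rich. The sets $A_z$ lie in different fibers of $g$, so they are disjoint. Let $A\subseteq B$ be their union.

Only one chain will be used, but which one depends on the stranded vertices, and these depend on which vertices take part in the sweep. We therefore reserve for all chains before sweeping. The cap $a\le\beta$ keeps the vertices of the unused chains light enough to be absorbed later.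

\subsection{The moves}

Let $S$ be the set of vertices stranded by the sweep of $(Y,B\setminus A)$, so $|S|\le\sigma$ by Lemma~\ref{lem:stranded}. We define a set $K\subseteq D_1\setminus D_2$ and put $S'=\{u\in S:N(u)\cap D_1\subseteq K\}$. By Lemma~\ref{lem:centers}(a), $N(u)\cap D_1\neq\emptyset$ for all $u\in S$. If $D_1$ is big, let $K=\emptyset$; then $S'=\emptyset$. If $D_1$ is small, each $u\in S$ has $N(u)\cap D_1\subseteq K_r$ for at most one $r$, because the chains are disjoint; so we can take for $K$ a chain with $|S'|\le\sigma/M\le\beta/8$, by \eqref{eq:pigeon}.

Each $u\in S\setminus S'$ has a neighbor $z(u)\in D_1\setminus K$. Each $u\in S'$ has a neighbor $z'(u)\in D_2$ by Lemma~\ref{lem:centers}(a), and $z'(u)\notin D_1$, since otherwise $z'(u)\in N(u)\cap D_1\subseteq K$, which is disjoint from $D_2$. This is the reason for building the chains inside $D_1\setminus D_2$.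

Let $E=(R\cap N(F))\setminus(D_1\cup D_2\cup\{x_1,x_2\})$. Then $N(v)=F\cup Y$ and
\[
R=\{x_1,x_2\}\cup D_1\cup(D_2\setminus D_1)\cup E\cup A\cup(B\setminus A),
\]
both unions being disjoint. The following table shows where each part goes.
\begin{center}
\begin{tabular}{lll}
part & route & move\\
\hline
$E$ & to $F$ & 1\\
$Y$ and $(B\setminus A)\setminus S$ & to $v$ by the sweep & 2\\
$A$, $S\setminus S'$ and $D_1$ & through $D_1$ to $x_1$ & 3\\
$S'$ and $D_2\setminus D_1$ & through $D_2\setminus D_1$ to $x_2$ & 4\\
$v$, $x_1$, $x_2$ and $F$ & stay &
\end{tabular}
\end{center}
\begin{enumerate}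
\item Each vertex of $E$, of weight $1$, moves to a neighbor in $F$.
\item The sweep of $(Y,B\setminus A)$ is performed. Move 1 has not touched $\{v\}\cup Y\cup B$, so Lemma~\ref{lem:sweep}(d) applies.
\item Each chain vertex $z$, in every chain, absorbs $A_z$, and each $u\in S\setminus S'$ moves to $z(u)$; all vertices moved here have weight $1$. Then $x_1$ absorbs $D_1$, as follows. If $D_1$ is big, it has received at most $\sigma$ units and $|D_1|\ge2\sigma$, so the star lemma applies. If $D_1$ is small, no $z(u)$ lies in $K$, so the $s$-th vertex of $K$ has weight exactly $\min(2^{s-1},a)$. By the chain lemma $x_1$ absorbs $K$ and reaches weight at least $a\lceil2\sigma/a\rceil\ge2\sigma$. Every other vertex of $D_1$ has weight at most $1+(a-1)+|S|\le\beta+\sigma\le2\sigma$, and $x_1$ absorbs it.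
\item Each $u\in S'$ moves to $z'(u)\in D_2\setminus D_1$. By Lemma~\ref{lem:centers}(c), $|D_2\setminus D_1|\ge\beta/4\ge2|S'|$, so $x_2$ absorbs $D_2\setminus D_1$ by the star lemma.
\end{enumerate}
Only $\{v,x_1,x_2\}\cup F$ remains, a set of at most $3+14=17$ vertices. This proves Proposition~\ref{prop:three}, and with it Theorem~\ref{thm:main}. \qed

\section{Diameter three}\label{sec:diam3}

Lemma~\ref{lem:basic}(c) limits not only vertices of small degree but also the vertices that move into them. Suppose that all neighbors of a vertex $p$ have small degree. If $p$ ever moves, it is light when it does so, and it can have absorbed only few vertices. So if very many vertices have the same small neighborhood, that neighborhood must contain a vertex that survives to the end. We want many such neighborhoods that pairwise intersect, to keep the diameter small, and that cannot all be met by few vertices. The lines of a projective plane have both properties.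

Recall that for a prime power $q$ the projective plane $PG(2,q)$ has $q^2+q+1$ points and $q^2+q+1$ lines; each line contains $q+1$ points, each point lies on $q+1$ lines, two distinct points lie on exactly one line, and two distinct lines meet in exactly one point.

\begin{proof}[Proof of Theorem~\ref{thm:diam3}]
Let $k=q^2+q+1$ and $c=k2^q+q+1$. Let $G$ be the bipartite graph whose one side is the set of points of $PG(2,q)$ and whose other side consists of $c$ \emph{copies} of each line, each copy being adjacent to the $q+1$ points of its line.

\emph{Diameter.} Two points are adjacent to a copy of the line through them, and two copies, of the same line or of different lines, are adjacent to a common point; such pairs are at distance $2$. Let $p$ be a point and $L$ a line. If $p\in L$, then $p$ is adjacent to every copy of $L$. If $p\notin L$, which occurs because $q+1<k$, pick $p'\in L$; then $p$, a copy of the line through $p$ and $p'$, the point $p'$, and a given copy of $L$ form a path of length $3$. The distance is odd and not $1$, so it equals $3$.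

\emph{Acquisition number.} Suppose that a sequence of moves ends with at most $q$ vertices of positive weight; call these \emph{final}. Let $p$ be a point that is not final. It has moved, with some weight $\omega$, to a copy of weight at least $\omega$. The copy then has weight at least $2\omega$, and at most $2^{q+1}$ by Lemma~\ref{lem:basic}(c), so $\omega\le2^q$. Every copy that moves into $p$ does so before $p$ moves and brings at least one unit, so at most $2^q$ copies move into $p$.

Fix a line $L$. Each copy of $L$ that is not final has moved to a point of $L$. Of the $c$ copies, at most $q$ are final and at most $k2^q$ move into points that are not final. Since $c-q-k2^q=1$, some copy moves into a final point, which lies on $L$. So the final points meet all $k$ lines. Each point lies on $q+1$ lines, so there are at least $k/(q+1)>q$ final points, a contradiction. Hence $a_t(G)\ge q+1$.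

\emph{Size.} We have $n=k(c+1)$, and $2^q\le c+1\le2k2^q$ because $q+2\le k2^q$. Thus $2^q\le n\le2k^22^q$, so $\log_2n=q+O(\log q)$ and $q+1=(1-o(1))\log_2n$.
\end{proof}

\begin{remark}
Join all points of this graph to one another. The diameter drops to $2$, since a point $p\notin L$ now reaches a copy of $L$ through any $p'\in L$. The acquisition number drops to $1$: every copy moves to a point of its line, and then a heaviest point absorbs all other points.
\end{remark}

\begin{thebibliography}{1}
\bibitem{problem} \texttt{https://preview.concepedia.online/publication/W2143513910}
\end{thebibliography}
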